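\title{Covering 2-paths by Hamiltonian paths of $K_n$ and by Hamiltonian cycles of $K_{n,n}$}

\begin{abstract}
For every even $n\ge 4$ we construct a family of Hamiltonian paths of the complete graph $K_n$ in which every path of length $2$ lies in exactly one member, and a family of Hamiltonian cycles of the complete bipartite graph $K_{n,n}$ with the same property. This settles the existence of both kinds of design for $n\equiv 2\pmod 4$, $n\ge 6$. The paths are the translates of $n/2$ explicit base paths under a cyclic group of order $n-1$, and the cycles are obtained from the paths by a doubling construction. We also show that doubling accounts for all designs in $K_{n,n}$, $n$ even, whose cycles are invariant under the exchange of the two parts.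
\end{abstract}

\section{Introduction}

A \emph{$2$-path} in a graph $G$ is a path $xyz$ with two edges $xy$, $yz$ and $x\ne z$; its \emph{middle} vertex is $y$, and $xyz$ and $zyx$ are the same $2$-path. Let $H$ be a subgraph of $G$ and $\lambda\ge1$ an integer. A \emph{$D(G,H,\lambda)$ design} is a collection $\mathcal D$ of subgraphs of $G$, each isomorphic to $H$, such that every $2$-path of $G$ lies in exactly $\lambda$ members of $\mathcal D$. A collection may contain a subgraph several times, and members are counted with multiplicity; when $\lambda=1$ and $H$ contains a $2$-path, no repetition can occur. We write $P_k$ and $C_k$ for the path and the cycle on $k$ vertices, $K_n$ for the complete graph on $n$ vertices, and $K_{n,n}$ for the complete bipartite graph with two parts of size $n$. A path or cycle of $G$ is \emph{Hamiltonian} if it passes through every vertex. Throughout, $n\ge3$.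

A $D(K_n,C_n,1)$ design is a list of seatings of $n$ people at a round table in which every person sits between every two others exactly once; constructing one is Dudeney's round table problem. This paper concerns two relatives. In a $D(K_n,P_n,1)$ design the table is replaced by a bench. In a $D(K_{n,n},C_{2n},1)$ design two groups of $n$ people alternate around the table, and every person sits exactly once between every two members of the other group. As recorded in \cite{problem}, both designs are known to exist for $n\equiv0,1,3\pmod4$, and $D(K_n,P_n,2)$ and $D(K_{n,n},C_{2n},2)$ designs are known to exist for $n\equiv2\pmod4$. The question left open in \cite{problem} is the following.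

\begin{quote}
For which $n\ge6$ with $n\equiv2\pmod4$ does a $D(K_{n,n},C_{2n},1)$ design exist, and for which such $n$ does a $D(K_n,P_n,1)$ design exist?
\end{quote}

Counting suggests an answer. The graph $K_n$ has $n\binom{n-1}2$ $2$-paths and a Hamiltonian path contains $n-2$ of them, so a $D(K_n,P_n,1)$ design has $\binom n2$ paths. The graph $K_{n,n}$ has $2n\binom n2$ $2$-paths and a Hamiltonian cycle contains $2n$ of them, so a $D(K_{n,n},C_{2n},1)$ design has $\binom n2$ cycles. These numbers are integers for all $n$, so one expects existence. They are also equal, which suggests building one cycle of $K_{n,n}$ from each path of $K_n$. This works when the ends of the paths are evenly distributed, in the following sense.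

In a $D(K_n,P_n,1)$ design, each path in which $y$ is an inner vertex contains exactly one $2$-path with middle $y$. So $y$ is an inner vertex of $\binom{n-1}2$ paths and an endpoint of the remaining $\binom n2-\binom{n-1}2=n-1$ paths. This is also the number of possible neighbors of $y$.

\begin{definition}
A $D(K_n,P_n,1)$ design is \emph{end-balanced} if for every ordered pair $(y,z)$ of distinct vertices exactly one of its paths has $y$ as an endpoint and $z$ as the neighbor of $y$.
\end{definition}

For $n=3$ the three $2$-paths of the triangle form an end-balanced design. More generally, deleting a vertex $w$ from all cycles of a $D(K_{n+1},C_{n+1},1)$ design leaves an end-balanced $D(K_n,P_n,1)$ design, because the $2$-path $wyz$ lies in exactly one cycle.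

\begin{theorem}\label{thm:main}
Let $n\ge4$ be even.
\begin{enumerate}
\item[(a)] There is an end-balanced $D(K_n,P_n,1)$ design that is invariant under a cyclic group of order $n-1$ acting on the vertices.
\item[(b)] There is a $D(K_{n,n},C_{2n},1)$ design.
\end{enumerate}
In particular, both designs exist for every $n\ge6$ with $n\equiv2\pmod4$.
\end{theorem}

The proof is an explicit construction and relies on no outside result. Together with the designs for odd $n$ quoted above, it gives all multiplicities.

\begin{corollary}\label{cor:lambda}
For all $n\ge3$ and $\lambda\ge1$ there exist $D(K_n,P_n,\lambda)$ designs and $D(K_{n,n},C_{2n},\lambda)$ designs.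
\end{corollary}

Part (b) of Theorem~\ref{thm:main} comes from part (a) by a doubling map $P\mapsto C(P)$ from Hamiltonian paths of $K_n$ to Hamiltonian cycles of $K_{n,n}$, defined in Section~\ref{sec:doubling}. The designs that arise in this way can be recognized by a symmetry. Let $V$ be the vertex set of $K_n$, let $K_{n,n}$ have the parts $V\times\{0\}$ and $V\times\{1\}$, and let $\sigma$ be the involution $(x,\epsilon)\mapsto(x,1-\epsilon)$.

\begin{theorem}\label{thm:sigma}
Let $n\ge4$ be even. The map $\mathcal D\mapsto\{C(P):P\in\mathcal D\}$ is a bijection from the end-balanced $D(K_n,P_n,1)$ designs on $V$ to the $D(K_{n,n},C_{2n},1)$ designs all of whose cycles are $\sigma$-invariant.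
\end{theorem}

The construction for Theorem~\ref{thm:main}(a), with $n=2m$, has two stages. In Section~\ref{sec:reduction} a cyclic partition of the edges of $K_n$ into perfect matchings reduces a problem about $2$-paths to a problem about edges: find $m$ Hamiltonian paths that all contain one fixed perfect matching and share out the edges of one fixed graph $L$. Section~\ref{sec:six} solves this by hand for $n=6$. Section~\ref{sec:zigzag} solves it in general: the paths run through the $m$ edges of the matching in a zigzag order, and the work is to decide in which direction each edge is traversed.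

\section{Doubling a path to a cycle}\label{sec:doubling}

Let $P=v_1v_2\cdots v_n$ be a Hamiltonian path of $K_n$. Each edge $xy$ of $K_n$ has two natural copies in $K_{n,n}$, namely $(x,0)(y,1)$ and $(x,1)(y,0)$. The copies of the edges of $P$ form two disjoint paths
\[
(v_1,0),(v_2,1),(v_3,0),\dots\qquad\text{and}\qquad(v_1,1),(v_2,0),(v_3,1),\dots,
\]
which together contain all $2n$ vertices. The edge $(v_1,0)(v_1,1)$ joins their first vertices and the edge $(v_n,0)(v_n,1)$ joins their last vertices. The result is a Hamiltonian cycle $C(P)$ of $K_{n,n}$, the \emph{double} of $P$. By construction,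
\begin{equation}\label{eq:double}
(x,\epsilon)(y,1-\epsilon)\in C(P)\iff
\begin{cases}
x\neq y \text{ and } xy \text{ is an edge of } P,\ \text{ or}\\
x=y \text{ is an endpoint of } P.
\end{cases}
\end{equation}
The right side does not depend on $\epsilon$, so $C(P)$ is $\sigma$-invariant. The first line shows that $P$ can be recovered from $C(P)$.

The graph $K_{n,n}$ has $2$-paths that use an edge $(y,0)(y,1)$ and so do not come from $2$-paths of $K_n$. A double covers them only at the ends of $P$, and this is the source of the end-balance condition.

\begin{lemma}\label{lem:double}
Let $\mathcal D$ be a collection of Hamiltonian paths of $K_n$, $n\ge3$. Then $\{C(P):P\in\mathcal D\}$ is a $D(K_{n,n},C_{2n},1)$ design if and only if $\mathcal D$ is an end-balanced $D(K_n,P_n,1)$ design.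
\end{lemma}

\begin{proof}
The $2$-paths of $K_{n,n}$ are the paths $(x,\epsilon)(y,1-\epsilon)(z,\epsilon)$ with $x\ne z$. If $y\notin\{x,z\}$, then by \eqref{eq:double} this $2$-path lies in $C(P)$ if and only if $xy$ and $yz$ are edges of $P$, that is, if and only if $P$ contains the $2$-path $xyz$. Otherwise $y$ equals exactly one of $x,z$, and after reversing the $2$-path we may assume $y=x$. By \eqref{eq:double}, the $2$-path $(y,\epsilon)(y,1-\epsilon)(z,\epsilon)$ lies in $C(P)$ if and only if $y$ is an endpoint of $P$ and $yz$ is an edge of $P$. Hence every $2$-path of $K_{n,n}$ lies in exactly one $C(P)$ if and only if every $2$-path of $K_n$ lies in exactly one $P$ and every ordered pair $(y,z)$ occurs exactly once as an endpoint with its neighbor.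
\end{proof}

\begin{lemma}\label{lem:invariant}
Let $n\ge 4$ be even. Every $\sigma$-invariant Hamiltonian cycle $C$ of $K_{n,n}$ is the double of a Hamiltonian path of $K_n$.
\end{lemma}

\begin{proof}
Write $C=c_0c_1\cdots c_{2n-1}$ with indices modulo $2n$. The automorphisms of a cycle are the rotations $c_j\mapsto c_{k+j}$ and the reflections $c_j\mapsto c_{k-j}$, and $\sigma$ acts on $C$ as one of them. The parts of $K_{n,n}$ are given by the parity of the index, and $\sigma$ exchanges them, so $k$ is odd. A rotation of order $2$ has $k\equiv n\pmod{2n}$, which is even; so $\sigma$ is a reflection. As $k$ is odd, we can shift the indices by $(k-1)/2$ and assume $\sigma(c_j)=c_{1-j}$.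

Now $\sigma$ maps $c_1,\dots,c_n$ to the other $n$ vertices $c_0,c_{-1},\dots,c_{1-n}=c_{n+1}$. Since the orbits of $\sigma$ are the pairs $\{(x,0),(x,1)\}$, the first coordinates $v_1,\dots,v_n$ of $c_1,\dots,c_n$ are distinct, and $P=v_1\cdots v_n$ is a Hamiltonian path of $K_n$. The edges of $C$ are the edges $c_jc_{j+1}$ with $1\le j<n$ and their images under $\sigma$, which together are the copies of the edges of $P$, and the two edges $c_0c_1=\sigma(c_1)c_1$ and $c_nc_{n+1}=c_n\sigma(c_n)$. Thus $C=C(P)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sigma}]
By \eqref{eq:double} and Lemma~\ref{lem:invariant}, $P\mapsto C(P)$ is a bijection from the Hamiltonian paths of $K_n$ to the $\sigma$-invariant Hamiltonian cycles of $K_{n,n}$. It induces a bijection between collections, and by Lemma~\ref{lem:double} the designs on one side correspond to the end-balanced designs on the other.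
\end{proof}

\begin{remark}
For odd $n$ Lemma~\ref{lem:invariant} fails, because $\sigma$ may act as the rotation by $n$ steps: in $K_{3,3}$ the $6$-cycle formed by the edges $(x,0)(y,1)$ with $x\ne y$ is $\sigma$-invariant and is not a double. A cycle of this kind has no edge $(y,0)(y,1)$. It cannot occur in a design of $\sigma$-invariant cycles, since $2n(n-1)$ $2$-paths use such an edge and a double contains four of them, so that all $\binom n2$ cycles must be doubles.
\end{remark}

\section{From 2-paths to edges}\label{sec:reduction}

From now on $n=2m\ge4$ and $r=n-1=2m-1$. The vertex set of $K_n$ is $\mathbb Z_r\cup\{\infty\}$. Since $r$ is odd, $2$ is invertible in $\mathbb Z_r$, and $s/2$ denotes the solution of $2c=s$. Define the \emph{sum} of an edge to be $x+y$ for an edge $xy$ with $x,y\in\mathbb Z_r$, and $2x$ for the edge $\infty x$. Let $F_s$ be the set of edges with sum $s\in\mathbb Z_r$. Each $F_s$ is a perfect matching, a set of edges covering each vertex exactly once: the involution $x\mapsto s-x$ of $\mathbb Z_r$ pairs up all elements except $s/2$, and $s/2$ is matched with $\infty$. Let $\tau$ be the translation $x\mapsto x+1$, $\infty\mapsto\infty$.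 It has order $r$ and increases every sum by $2$, so $\tau^c$ maps $F_s$ to $F_{s+2c}$.

The two edges of a $2$-path meet, so they have different sums $s\neq s'$. A Hamiltonian path that contains all of $F_s$ and an edge $e$ of $F_{s'}$ contains both $2$-paths formed by $e$ and an edge of $F_s$. So the $2$-paths with sums $s,s'$ are covered once by any family of Hamiltonian paths that all contain $F_s$ and together contain each edge of $F_{s'}$ once. For each unordered pair $\{s,s'\}$ we must decide which of the two matchings plays the role of the common matching, and to keep the symmetry $\tau$ the decision should depend only on $s'-s$. It is encoded by a set $T\subset\mathbb Z_r$ such that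
\begin{equation}\label{eq:T}
\mathbb Z_r\setminus\{0\}\ \text{ is the disjoint union of } T \text{ and } -T .
\end{equation}
Then $|T|=m-1$. Let $L=\bigcup_{t\in T}F_t$, a graph in which every vertex has degree $m-1$.

\begin{lemma}\label{lem:reduction}
Let $T$ satisfy \eqref{eq:T}. Suppose that $Q_0,\dots,Q_{m-1}$ are Hamiltonian paths of $K_n$ such that
\begin{enumerate}
\item[(1)] each $Q_i$ contains all $m$ edges of $F_0$, and its other $m-1$ edges lie in $L$;
\item[(2)] every edge of $L$ lies in exactly one $Q_i$.
\end{enumerate}
Then $\mathcal D=\{\tau^cQ_i: c\in\mathbb Z_r,\ 0\le i<m\}$ is an end-balanced $D(K_n,P_n,1)$ design, and $\tau$ maps $\mathcal D$ to itself.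
\end{lemma}

\begin{proof}
The invariance under $\tau$ holds by definition. Every vertex of $Q_i$ meets exactly one edge of $F_0$, and that edge is in $Q_i$. Reading along the path from an endpoint, we see that its edges lie alternately in $F_0$ and in $L$, beginning and ending with $F_0$. Hence any two consecutive edges of $\tau^cQ_i$ have sums $2c$ and $2c+t$ for some $t\in T$, and the end edges of $\tau^cQ_i$ have sum $2c$.

\emph{$2$-paths.} Let $xyz$ be a $2$-path in which $xy$ has sum $s$ and $yz$ has sum $s'$. By \eqref{eq:T} exactly one of $s'-s$ and $s-s'$ is in $T$, and after reversing the $2$-path we may assume $s'-s\in T$. If $\tau^cQ_i$ contains $xyz$, then either $2c=s$, or $2c=s'$ and $s-s'\in T$. The second case is excluded, so $c=s/2$. For this $c$, the edge $\tau^{-c}(xy)$ is in $F_0$ and hence in every $Q_i$, while $\tau^{-c}(yz)$ is in $F_{s'-s}\subseteq L$ and hence in exactly one $Q_i$. So exactly one member of $\mathcal D$ contains $xyz$.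

\emph{Ends.} Let $u$ be a vertex. The path $Q_i$ contains one edge of $L$ at $u$ if $u$ is an inner vertex of $Q_i$, and none if $u$ is an endpoint. By (2), each of the $m-1$ edges of $L$ at $u$ lies in exactly one $Q_i$. So $u$ is an inner vertex of $m-1$ of the $m$ paths and an endpoint of exactly one. Now let $(y,z)$ be an ordered pair of distinct vertices and let $s$ be the sum of $yz$. If $yz$ is an end edge of $\tau^cQ_i$, then $c=s/2$. For this $c$, exactly one path $\tau^cQ_i$ has $y$ as an endpoint, namely the one for which $\tau^{-c}y$ is an endpoint of $Q_i$. Its edge at $y$ has sum $2c=s$, so it is $yz$.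
\end{proof}

We call the edges of $F_0$, viewed as pairs of vertices, \emph{blocks}:
\[
B_0=\{0,\infty\},\qquad B_x=\{x,-x\}\quad(1\le x\le m-1).
\]
A path as in Lemma~\ref{lem:reduction} visits the $m$ blocks in some order, entering each block at one vertex and leaving it at the other. Its edges outside $F_0$ are its \emph{linking edges}. The first thing to try is to take all linking edges of a path from one matching $F_t$. This requires $F_0\cup F_t$ to be a Hamiltonian cycle, which can fail: for $n=10$ the graph $F_0\cup F_3$ contains the $6$-cycle $1,8,4,5,7,2$. The paths below mix edges from different matchings, and the order of the blocks is chosen first.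

For the rest of the paper
\[
T=\{1,3,5,\dots,2m-3\}.
\]
Then $-T=\{2m-2,2m-4,\dots,2\}$, so \eqref{eq:T} holds. With this choice, membership in $L$ becomes a question of parity.

\section{The case $n=6$}\label{sec:six}

Here $m=3$, $r=5$, $T=\{1,3\}$, and the blocks are $B_0=\{0,\infty\}$, $B_1=\{1,4\}$, $B_2=\{2,3\}$. The graph $L$ is the union of $F_1=\{01,24,3\infty\}$ and $F_3=\{03,12,4\infty\}$. Sorted by the blocks they join, its edges are
\[
B_0B_1:\ 01,\ \infty4;\qquad B_0B_2:\ 03,\ \infty3;\qquad B_1B_2:\ 12,\ 42 .
\]
Every pair of blocks is joined by two edges, so it must be linked by two of the three paths and missed by one. Hence each block is the middle block of exactly one path.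

The path with middle block $B_2$ must use both vertices of $B_2$ for its linking edges, and there is no choice of vertex: both edges from $B_1$ end at $2$ and both edges from $B_0$ end at $3$. The construction is possible because these two vertices are different. The vertices used in $B_1$ and $B_0$ are not restricted at this point, and this freedom is needed to make the linking edges of the three paths distinct. The paths with middle blocks $B_0$ and $B_1$ share the edges $01$ and $\infty4$. Give $\infty4$ to the path with middle block $B_1$; it must leave $B_1$ at $1$, along $12$. The path with middle block $B_0$ gets $01$, and its other linking edge must be at $\infty$, so it is $\infty3$. The edges $42$ and $03$ remain for the path with middle block $B_2$. We obtain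
\[
Q_0=0,\infty,4,1,2,3;\qquad Q_1=1,4,2,3,0,\infty;\qquad Q_2=2,3,\infty,0,1,4,
\]
and the $15$ translates modulo $5$ form an end-balanced $D(K_6,P_6,1)$ design. To locate, say, the $2$-path $1,3,\infty$, note that the edge $3\infty$ has sum $1$, the edge $13$ has sum $4$, and $4-1\in T$. So $c=1/2=3$, the edge $\tau^{-3}(13)=30$ lies in $Q_1$, and indeed $\tau^3Q_1=4,2,0,1,3,\infty$.

Three features of this example persist. An edge of $L$ between two blocks has a prescribed vertex in the block with the larger index. The prescribed vertex depends on the parity of the difference of the indices. The vertex $\infty$ is an exception, seen here in the pair $01$, $\infty4$.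

\section{Zigzag paths through the blocks}\label{sec:zigzag}

\subsection{The graph $L$ between two blocks}

For $1\le x\le m-1$ write $x^+=x$ and $x^-=-x$ for the vertices of $B_x$. Signs are multiplied like $\pm1$. For an integer $d$ put
\[
\eta(d)=+\ \text{ if $d$ is odd},\qquad \eta(d)=-\ \text{ if $d$ is even}.
\]

\begin{lemma}\label{lem:L}
Let $0\le x<y\le m-1$ and $u\in B_x$. Exactly one of the edges $uy^+$, $uy^-$ lies in $L$. It is $uy^{\eta(y-x)}$ if $u\ne\infty$, and it is $\infty\,y^-$ if $u=\infty$. In particular, $L$ has exactly two edges between $B_x$ and $B_y$, one at each vertex of $B_x$.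
\end{lemma}

\begin{proof}
Let $d$ be an integer with $1\le d\le 2m-2$. If $d$ is odd, the residue of $d$ is in $T$. If $d$ is even, then $-d\equiv 2m-1-d$ is in $T$. By \eqref{eq:T}, the residue of $d$ is in $T$ exactly when $d$ is odd, and the residue of $-d$ is in $T$ exactly when $d$ is even.

If $u\neq\infty$, represent $u$ by the integer $x$ or $-x$. The edge $uy^+$ has sum $y+u$ and the edge $uy^-$ has sum $-(y-u)$. Both $y+u$ and $y-u$ lie between $1$ and $2m-3$ and have the parity of $y-x$. So $uy^+\in L$ exactly when $y-x$ is odd, and $uy^-\in L$ exactly when $y-x$ is even. If $u=\infty$, the two sums are $2y$ and $-2y$ with $2\le 2y\le 2m-2$, and only $-2y$ is in $T$.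
\end{proof}

No edge of $L$ lies inside a block. So if the blocks are contracted to points, $L$ becomes the complete graph on $\{0,\dots,m-1\}$ with every edge doubled, and we need $m$ orderings of the blocks in which every pair of blocks is consecutive exactly twice. Lemma~\ref{lem:L} adds a constraint. Call a block a \emph{peak} of an ordering if the blocks before and after it both have smaller index. Apart from the exception at $\infty$, both linking edges at a peak have a prescribed vertex there, and the two vertices must differ. So the two differences of indices at a peak must have opposite parity. Orderings in which the differences change by one at each step have this property.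

\subsection{The order of the blocks}

For $0\le i\le m-1$ let $p_0,p_1,\dots,p_{m-1}\in\{0,\dots,m-1\}$ be the residues modulo $m$ of the first $m$ terms of the \emph{zigzag}
\[
i,\ i+1,\ i-1,\ i+2,\ i-2,\ \dots,
\]
so that $p_t\equiv i+(t+1)/2$ for odd $t$ and $p_t\equiv i-t/2$ for even $t$. The first $m$ terms are $m$ consecutive integers in some order, so $p_0,\dots,p_{m-1}$ is a permutation of $0,\dots,m-1$. Subtracting consecutive terms gives
\begin{equation}\label{eq:step}
p_t\equiv p_{t-1}+t\ \ (t\text{ odd}),\qquad p_t\equiv p_{t-1}-t\ \ (t\text{ even})\pmod m .
\end{equation}
For $1\le t\le m-1$, \emph{step $t$} of the $i$th zigzag goes from $a=p_{t-1}$ to $b=p_t$. For fixed $t$ the map $i\mapsto p_{t-1}$ is a bijection of $\{0,\dots,m-1\}$, so there is exactly one step with a given $t$ and a given starting block $a$, and its target $b$ is determined by \eqref{eq:step}. A step is \emph{straight} if \eqref{eq:step} holds as an equation of integers and \emph{wrapped} otherwise. Since $0\le a,b\le m-1$, there are four kinds: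
\begin{equation}\label{eq:kinds}
\begin{array}{llll}
t\text{ odd, straight:} & b\ge t, & a=b-t & (\text{up by } t),\\
t\text{ odd, wrapped:} & b<t, & a=b+(m-t) & (\text{down by } m-t),\\
t\text{ even, straight:} & a\ge t, & b=a-t & (\text{down by } t),\\
t\text{ even, wrapped:} & a<t, & b=a+(m-t) & (\text{up by } m-t).
\end{array}
\end{equation}

\begin{lemma}\label{lem:zigzag}
Let $0\le x<y\le m-1$ and $d=y-x$. Among the steps of all $m$ zigzags, exactly two join $x$ and $y$: one straight step, which has $t=d$, and one wrapped step, which has $t=m-d$.
\end{lemma}

\begin{proof}
By \eqref{eq:kinds}, a straight step between $x$ and $y$ has $t=d$, and it starts at $x$ if $d$ is odd and at $y$ if $d$ is even. Conversely, the step with this $t$ and this start ends at $x+d=y$ or at $y-d=x$, and it is straight. A wrapped step between $x$ and $y$ has $t=m-d$, and it starts at $y$ if $t$ is odd and at $x$ if $t$ is even. Conversely, by \eqref{eq:step} the step with this $t$ and this start ends at the residue of $y+m-d$, which is $x$, or at the residue of $x-m+d$, which is $y$. It goes down with $t$ odd or up with $t$ even, so it is wrapped.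
\end{proof}

At a peak $p_t$, step $t$ goes up and step $t+1$ goes down. By \eqref{eq:kinds} both steps are straight if $t$ is odd and both are wrapped if $t$ is even. The differences are $t,t+1$ or $m-t,m-t-1$, which have opposite parity, as required.

\subsection{The direction in each block}

The path will enter block $p_t$ at the vertex with sign $\varepsilon_t$ and leave it at the vertex with sign $-\varepsilon_t$. The following considerations, made rigorous in Proposition~\ref{prop:paths}, lead to the signs. Put $\delta=\eta(m)$, and ignore $\infty$ for a moment.

For even $t$, the block $p_t$ is the larger block of step $t$ or of step $t+1$ only if that step is wrapped. Lemma~\ref{lem:L} then asks for the entry sign $\eta(m-t)=\delta$ or the exit sign $\eta(m-t-1)=-\delta$, and both mean $\varepsilon_t=\delta$. We take $\varepsilon_t=\delta$ for all even $t$. For odd $t$, the block $p_t$ is the larger block of step $t$ or of step $t+1$ only if that step is straight, and Lemma~\ref{lem:L} asks for $\varepsilon_t=+$. If one of these steps is wrapped, then $p_t$ is its smaller block, and the wrapped step must use the vertex of $p_t$ that the straight step between the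 same two blocks leaves unused; this turns out to ask for $\varepsilon_t=-$. For odd $t$, step $t$ is straight when $p_t\ge t$ and step $t+1$ is straight when $p_t\geq t+1$. The two demands therefore collide only when $p_t=t$, that is, when step $t$ starts in block $0$. The exception in Lemma~\ref{lem:L} resolves the collision: if that step leaves $B_0$ at $\infty$, it must enter $B_t$ at $t^-$. An odd step leaves at a vertex with sign $-\delta$, so $\infty$ must be given this sign.

Accordingly, name the vertices of $B_0$ by
\[
0^{\delta}=0,\qquad 0^{-\delta}=\infty,
\]
so that $0^+=0$, $0^-=\infty$ for odd $m$ and $0^-=0$, $0^+=\infty$ for even $m$. Define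
\begin{equation}\label{eq:signs}
\varepsilon_t=
\begin{cases}
\delta & t \text{ even},\\
+ & t\text{ odd and } p_t>t,\\
- & t\text{ odd and } p_t\le t,
\end{cases}
\end{equation}
and let $Q_i$ be the path
\[
p_0^{\,\varepsilon_0},\,p_0^{\,-\varepsilon_0},\ p_1^{\,\varepsilon_1},\,p_1^{\,-\varepsilon_1},\ \dots,\ p_{m-1}^{\,\varepsilon_{m-1}},\,p_{m-1}^{\,-\varepsilon_{m-1}}
\]
built on the $i$th zigzag. Figure~\ref{fig:Q} shows one such path.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.1,yscale=0.75]
\foreach \h in {0,1,2,3,4} {\draw[dotted] (-0.4,\h) node[left] {$B_{\h}$} -- (9.3,\h);}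
\draw (0.8,1)--(2,2) (2.8,2)--(4,0) (4.8,0)--(6,3) (6.8,3)--(8,4);
\draw[ultra thick] (0,1)--(0.8,1) (2,2)--(2.8,2) (4,0)--(4.8,0) (6,3)--(6.8,3) (8,4)--(8.8,4);
\fill (0,1) circle (2pt) node[below] {$1^+$} (0.8,1) circle (2pt) node[below] {$1^-$};
\fill (2,2) circle (2pt) node[above] {$2^+$} (2.8,2) circle (2pt) node[above] {$2^-$};
\fill (4,0) circle (2pt) node[below] {$0$} (4.8,0) circle (2pt) node[below] {$\infty$};
\fill (6,3) circle (2pt) node[above] {$3^-$} (6.8,3) circle (2pt) node[below] {$3^+$};
\fill (8,4) circle (2pt) node[above] {$4^+$} (8.8,4) circle (2pt) node[above] {$4^-$};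
\end{tikzpicture}
\caption{The path $Q_1$ for $n=10$, read from left to right; $x^\pm$ is the vertex $\pm x$ of $\mathbb Z_9$, and the height is the index of the block. Thick edges form the matching $F_0$ and thin edges are linking edges. A linking edge meets its upper block in the vertex with sign $+$ if the difference of heights is odd and with sign $-$ if it is even, except that an edge from $\infty$ always meets the vertex with sign $-$.}
\label{fig:Q}
\end{figure}

\begin{proposition}\label{prop:paths}
For every $m\ge2$ the paths $Q_0,\dots,Q_{m-1}$ satisfy conditions (1) and (2) of Lemma~\ref{lem:reduction}.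
\end{proposition}

\begin{proof}
Since $p_0,\dots,p_{m-1}$ is a permutation, $Q_i$ is a Hamiltonian path that contains $F_0$. Its linking edges are $a^{-\varepsilon_{t-1}}b^{\,\varepsilon_t}$ for $1\le t\le m-1$, with $a=p_{t-1}$ and $b=p_t$. If $t$ is odd, then $\varepsilon_{t-1}=\delta$. If $t$ is even, then $\varepsilon_t=\delta$, and $\varepsilon_{t-1}=+$ exactly when $a>t-1$, that is, when $a\ge t$. So for the four kinds of step in \eqref{eq:kinds} the linking edges are as follows; the last column gives the sign of the vertex used in the smaller block.
\begin{center}
\begin{tabular}{lllc}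
\hline
kind of step & smaller block & linking edge & sign there\\
\hline
$t$ odd, straight & $a=b-t$ & $a^{-\delta}b^+$ if $b>t$;\ \ $a^{-\delta}b^-$ if $b=t$ & $-\delta$\\
$t$ odd, wrapped & $b=a-(m-t)$ & $a^{-\delta}b^-$ & $-$\\
$t$ even, straight & $b=a-t$ & $a^-b^{\delta}$ & $\delta$\\
$t$ even, wrapped & $a=b-(m-t)$ & $a^+b^{\delta}$ & $+$\\
\hline
\end{tabular}
\end{center}

\emph{Every linking edge lies in $L$.} We compare the sign in the larger block with the one prescribed by Lemma~\ref{lem:L}.
\begin{itemize}
\item $t$ odd, straight. If $b>t$, then $a\ge1$, so $a^{-\delta}\neq\infty$, and the prescribed sign of $b$ is $\eta(t)=+$. If $b=t$, then $a=0$ and $a^{-\delta}=\infty$, and the prescribed sign of $b$ is $-$.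
\item $t$ odd, wrapped. If $b^-\ne\infty$, the prescribed sign of $a$ is $\eta(m-t)=-\eta(m)=-\delta$. If $b^-=\infty$, the prescribed sign is $-$; in this case $0^-=\infty=0^{-\delta}$, so $-\delta=-$.
\item $t$ even, straight. The vertex $b^\delta$ is never $\infty$, and the prescribed sign of $a$ is $\eta(t)=-$.
\item $t$ even, wrapped. If $a^+\neq\infty$, the prescribed sign of $b$ is $\eta(m-t)=\eta(m)=\delta$. If $a^+=\infty$, the prescribed sign is $-$; in this case $0^+=\infty=0^{-\delta}$, so $\delta=-$.
\end{itemize}
In each case the sign in the table is the prescribed one. This proves (1).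

\emph{Every edge of $L$ is a linking edge exactly once.} Fix $x<y$ and put $d=y-x$. By Lemma~\ref{lem:zigzag} there are exactly two linking edges between $B_x$ and $B_y$, from the straight step with $t=d$ and the wrapped step with $t=m-d$. By the last column of the table, their signs in $B_x$ are:
\begin{center}
\begin{tabular}{llcc}
\hline
$m$ & $d$ & straight step, $t=d$ & wrapped step, $t=m-d$\\
\hline
odd ($\delta=+$) & odd & $-\delta=-$ & $+$\ ($t$ even)\\
odd ($\delta=+$) & even & $\delta=+$ & $-$\ ($t$ odd)\\
even ($\delta=-$) & odd & $-\delta=+$ & $-$\ ($t$ odd)\\
even ($\delta=-$) & even & $\delta=-$ & $+$\ ($t$ even)\\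
\hline
\end{tabular}
\end{center}
The two linking edges use different vertices of $B_x$, so they are different edges. Both lie in $L$, and by Lemma~\ref{lem:L} the graph $L$ has only two edges between $B_x$ and $B_y$. Hence each of these is a linking edge exactly once. Since every edge of $L$ joins two different blocks, (2) follows.
\end{proof}

\section{The designs}\label{sec:designs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $n=2m\geq4$. By Proposition~\ref{prop:paths} and Lemma~\ref{lem:reduction}, the translates $\tau^cQ_i$ form an end-balanced $D(K_n,P_n,1)$ design invariant under the group generated by $\tau$, which is cyclic of order $n-1$. This is (a). By Lemma~\ref{lem:double}, the doubles $C(\tau^cQ_i)$ form a $D(K_{n,n},C_{2n},1)$ design, which is (b).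
\end{proof}

The parity of $n$ is used throughout: the matchings $F_s$ are perfect, $2$ is invertible modulo $n-1$, and the nonzero residues split as in \eqref{eq:T}. The residue of $n$ modulo $4$ enters only through the sign $\delta$.

\begin{proof}[Proof of Corollary~\ref{cor:lambda}]
Taking every member of a design with $\lambda=1$ exactly $\lambda$ times gives a design with multiplicity $\lambda$. For even $n$ the designs with $\lambda=1$ exist by Theorem~\ref{thm:main}. For odd $n$, that is, for $n\equiv1,3\pmod4$, their existence is the known result recorded in \cite{problem}.
\end{proof}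

\begin{example}
For $n=4$ we have $\delta=-$, and \eqref{eq:signs} gives $Q_0=0,\infty,2,1$ and $Q_1=2,1,0,\infty$, the two paths obtained from the $4$-cycle $F_0\cup F_1$ by deleting an edge of $F_1$. For $n=6$ we have $\delta=+$, the zigzags are $0,1,2$ and $1,2,0$ and $2,0,1$, and the paths are those of Section~\ref{sec:six}. For $n=10$ we have $\delta=+$, so $\varepsilon_0=\varepsilon_2=\varepsilon_4=+$, while $\varepsilon_1=+$ if and only if $p_1>1$ and $\varepsilon_3=+$ if and only if $p_3>3$. With vertices written as residues modulo $9$:
\[
\begin{array}{c|c|c|l}
i & p_0,\dots,p_4 & \varepsilon_1,\varepsilon_3 & Q_i\\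
\hline
0 & 0,1,4,2,3 & -,- & 0,\infty,\ 8,1,\ 4,5,\ 7,2,\ 3,6\\
1 & 1,2,0,3,4 & +,- & 1,8,\ 2,7,\ 0,\infty,\ 6,3,\ 4,5\\
2 & 2,3,1,4,0 & +,+ & 2,7,\ 3,6,\ 1,8,\ 4,5,\ 0,\infty\\
3 & 3,4,2,0,1 & +,- & 3,6,\ 4,5,\ 2,7,\ \infty,0,\ 1,8\\
4 & 4,0,3,1,2 & -,- & 4,5,\ \infty,0,\ 3,6,\ 8,1,\ 2,7
\end{array}
\]
For instance, the five edges of $F_1$ occur as the linking edges $82$ in $Q_1$, $73$ in $Q_2$, $64$ and $01$ in $Q_3$, and $5\infty$ in $Q_4$.
\end{example}

\begin{remark}
Joining both ends of every path of an end-balanced $D(K_n,P_n,1)$ design to a new vertex $w$ gives Hamiltonian cycles of $K_{n+1}$ that cover exactly once every $2$-path whose middle vertex is not $w$. They form a $D(K_{n+1},C_{n+1},1)$ design if and only if every pair of vertices of $K_n$ is the pair of endpoints of exactly one path. The construction above does not guarantee this: for $n=6$ both $Q_2$ and $\tau^4Q_0$ have the endpoints $2$ and $4$.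
\end{remark}

\begin{thebibliography}{1}

\bibitem{problem}
``Let $G$ be a graph and $H$ a subgraph of $G$. A $D(G,H,\lambda)$ design is a collection \dots'',
\texttt{https://combinatorialpress.com/\allowbreak ars-articles/\allowbreak volume-159/\allowbreak super-edge-magic-\allowbreak total-strength-\allowbreak of-some-\allowbreak unicyclic-graphs/\allowbreak uni}.

\end{thebibliography}
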